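# Every theory with TP$_1$ has SOP$_3$

## 1. Trees, chains without 3-cycles, and an easy case

Throughout, $T$ is a complete first-order theory and $\mathbb M$ is a monster model of $T$. (The question is usually asked for countable languages; countability will not be used.) Parameter sets $A,B,\dots$ are small subsets of $\mathbb M$. Variables $x,y,s,t$ denote finite tuples of variables, and parameters plugged into a formula have the right length. Small sequences of elements are also called tuples, and I say "infinite tuple" when infinite length is allowed.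

Start with a tree that carries its own order. Let $\unlhd$ be the initial segment relation on the set $\omega^{<\omega}$ of finite sequences of natural numbers, and let $T_\omega=\mathrm{Th}(\omega^{<\omega},\unlhd)$. Look at the formula $y\unlhd x$. Along a branch, the conditions "$x$ extends $\sigma|n$" are jointly consistent. For incomparable $\eta,\nu$, the conditions "$x$ extends $\eta$" and "$x$ extends $\nu$" contradict each other. This is the first of two patterns.

**Definition (TP$_1$).** $T$ has the *tree property of the first kind* if there are a formula $\varphi(x,y)$ and tuples $(a_\eta:\eta\in\omega^{<\omega})$ such that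

* (i) for every $\sigma\in\omega^\omega$, the set $\{\varphi(x,a_{\sigma|n}):n<\omega\}$ is consistent;
* (ii) for all incomparable $\eta,\nu$, the set $\{\varphi(x,a_\eta),\varphi(x,a_\nu)\}$ is inconsistent.

The second pattern is linear. It resembles cuts in an order, where $\varphi$ says "$x$ is to the right of the $j$-th object" and $\psi$ says "$x$ is to its left".

**Definition (SOP$_3$).** $T$ has SOP$_3$ if there are formulas $\varphi(x,y),\psi(x,y)$ and an indiscernible sequence $(a_i:i<\omega)$ such that

* (i) $\{\varphi(x,y),\psi(x,y)\}$ is inconsistent;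
* (ii) for every $k<\omega$, the set $\{\varphi(x,a_j):j\le k\}\cup\{\psi(x,a_j):j>k\}$ is consistent;
* (iii) for all $i<j$, the set $\{\psi(x,a_i),\varphi(x,a_j)\}$ is inconsistent.

NSOP$_3$ means: not SOP$_3$.

It is known, and I quote it, that SOP$_3$ implies TP$_1$. The question, posed at https://www.forkinganddividing.com/ as one whose answer is unknown, is whether this implication is strict: is there a complete theory that shows the tree pattern but never the linear one?

For $T_\omega$ the answer is no, for an easy reason: the strict order $s\lhd t$ is definable. All we need from it is contained in the next definition.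

**Definition (chains and cycles).** Let $\theta(s,t)$ be a formula without parameters, with $|s|=|t|$ finite. An *infinite chain* of $\theta$ is a sequence $(c_i)_{i<\omega}$ with $\theta(c_i,c_j)$ for all $i<j$. An *$m$-cycle* of $\theta$ is a tuple $(d_0,\dots,d_{m-1})$ with $\theta(d_0,d_1),\theta(d_1,d_2),\dots,\theta(d_{m-2},d_{m-1}),\theta(d_{m-1},d_0)$.

In $T_\omega$ the formula $s\lhd t$ has an infinite chain (a branch) and no 3-cycle, since $\lhd$ is a strict partial order.

I will use Ramsey's theorem in the following standard form.

**Fact 1.** Let $(c_i)_{i<\omega}$ be a sequence of (possibly infinite) tuples enumerated by the same index set, and let $A$ be small. There is an $A$-indiscernible sequence $(c_i')_{i<\omega}$ such that every $L(A)$-formula $\xi(u_1,\dots,u_k)$ that holds of $(c_{i_1},\dots,c_{i_k})$ for all $i_1<\dots<i_k$ also holds of $(c'_{i_1},\dots,c'_{i_k})$ for all $i_1<\dots<i_k$.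

*Proof.* In variables $(u_i)_{i<\omega}$, collect all formulas $\xi(u_{i_1},\dots,u_{i_k})$ with $\xi$ as in the statement, together with all $\xi(u_{i_1},\dots,u_{i_k})\leftrightarrow\xi(u_{j_1},\dots,u_{j_k})$ for arbitrary $L(A)$-formulas $\xi$ and increasing indices. A finite subset mentions finitely many $\xi$. By Ramsey's theorem there is an infinite $S\subseteq\omega$ such that the truth value of each of these $\xi$ is constant on increasing tuples from $(c_i)_{i\in S}$. The subsequence $(c_i)_{i\in S}$ realizes the finite subset. Compactness finishes. $\square$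

**Proposition 2 (the easy case).** If some $\theta(s,t)$ has an infinite chain and no 3-cycle, then $T$ has SOP$_3$.

*Proof.* By Fact 1 we may take the chain $(c_i)$ indiscernible. The parameters will be arrows $t_1\to t_2$ of $\theta$. One formula says that $s$ comes after the arrow, the other that $s$ comes before it:
$$\Phi(s;t_1t_2)=\theta(t_1,t_2)\wedge\theta(t_2,s),\qquad \Psi(s;t_1t_2)=\theta(s,t_1)\wedge\theta(t_1,t_2).$$
Put $m_i=(c_{3i},c_{3i+1})$; the elements $c_{3i+2}$ are kept free to serve as realizations. The sequence $(m_i)$ is indiscernible.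

(i) $\Phi\wedge\Psi$ gives the 3-cycle $s\to t_1\to t_2\to s$, so it is inconsistent.

(ii) The element $c_{3k+2}$ realizes the $k$-th set. If $j\le k$, then $3j<3j+1<3k+2$, so $\Phi(c_{3k+2},m_j)$ holds. If $j>k$, then $3k+2<3j<3j+1$, so $\Psi(c_{3k+2},m_j)$ holds.

(iii) Let $i<j$ and suppose $\Psi(s,m_i)\wedge\Phi(s,m_j)$. Then $\theta(s,c_{3i})$ and $\theta(c_{3j+1},s)$ hold. Since $\theta(c_{3i},c_{3j+1})$ holds as well, $s\to c_{3i}\to c_{3j+1}\to s$ is a 3-cycle, a contradiction. $\square$

So $T_\omega$ has SOP$_3$. How special is the hypothesis of Proposition 2? Not special at all among theories with SOP$_3$.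

**Remark 3.** Conversely, if $\varphi,\psi,(a_i)$ witness SOP$_3$, then some formula has an infinite chain and no 3-cycle. Let $e_k$ realize the set in (ii), put $c_i=(e_i,a_i)$ and
$$\theta(xy,x'y')=\varphi(x',y)\wedge\psi(x,y')\wedge\neg\exists z\,(\psi(z,y)\wedge\varphi(z,y')).$$
For $i<j$, $\theta(c_i,c_j)$ holds by (ii) and (iii). If $(x_0y_0,x_1y_1,x_2y_2)$ were a 3-cycle, the first arrow would give $\psi(x_0,y_1)$, the third $\varphi(x_0,y_2)$, and the second forbids any $z$ with $\psi(z,y_1)\wedge\varphi(z,y_2)$; take $z=x_0$ for a contradiction.

So what changes in general is this: TP$_1$ supplies a tree of *instances* of $\varphi$, but the tree order on the indices need not be visible to any formula, and nobody hands us the relation $\theta$. Here is an example of a TP$_1$ theory built without any order. Let $T_\triangle$ be the theory of the generic triangle-free graph, the Fraïssé limit of the finite triangle-free graphs, with edge relation $R$. It has quantifier elimination. Every finite triangle-free graph embeds in its models, hence, by compactness, every countable triangle-free graph embeds in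 $\mathbb M$.

**Fact 4.** In $\mathbb M\models T_\triangle$, a finite set $S$ of vertices has a common neighbor if and only if there is no edge inside $S$.

*Proof.* A common neighbor of two adjacent vertices would make a triangle. Conversely, let $S$ have no edges. The star with center $*$ and leaves $S$ is triangle-free, so it embeds in $\mathbb M$. The image of $S$ has the same quantifier-free type as $S$, hence the same type by quantifier elimination, and it has a common neighbor. So $S$ has one too. $\square$

**Example ($T_\triangle$ has TP$_1$).** Let $\varphi(x;y_1y_2)=R(x,y_1)\wedge R(x,y_2)$. Take distinct vertices $u_\eta,v_\eta$ ($\eta\in\omega^{<\omega}$) whose only edges are $u_\eta v_\nu$ for incomparable $\eta,\nu$ with $\eta<_{\mathrm{lex}}\nu$. This graph is bipartite, hence triangle-free, so we find it in $\mathbb M$. Let $a_\eta=(u_\eta,v_\eta)$. Along a branch there are no edges, so by Fact 4 and compactness (i) holds. For incomparable $\eta,\nu$, one of them, say $\eta$, is lexicographically smaller; then $u_\eta v_\nu$ is an edge, and a realization of $\varphi(x,a_\eta)\wedge\varphi(x,a_\nu)$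 would complete a triangle. So (ii) holds.

Here one can still guess a relation to feed into Proposition 2. For triples let $\theta(s,t)=R(s_1,t_2)\wedge R(s_2,t_3)\wedge R(s_3,t_1)$. A 3-cycle $(s,t,r)$ gives $R(s_1,t_2)$, $R(t_2,r_3)$, $R(r_3,s_1)$, a triangle; so there is no 3-cycle. The graph on distinct points $c_i^1,c_i^2,c_i^3$ ($i<\omega$), whose only edges are $c^1_ic^2_j$, $c^2_ic^3_j$, $c^3_ic^1_j$ for $i<j$, is triangle-free: a triangle would be some $c^1_i,c^2_j,c^3_k$ with $i<j<k<i$. So $\theta$ has an infinite chain. The guess used what the theory is. The general statement has no such help.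

**Theorem 5.** Let $T$ be a complete first-order theory (in a language of any cardinality). If $T$ has TP$_1$, then $T$ has SOP$_3$.

Together with the quoted implication SOP$_3\Rightarrow$ TP$_1$, this gives TP$_1\Leftrightarrow$ SOP$_3$: the implication is not strict, and no complete theory is both TP$_1$ and NSOP$_3$. With the quoted equivalence of TP$_1$ with SOP$_2$ and SOP$_1$, it gives NSOP$_1$ = NSOP$_2$ = NSOP$_3$.

## 2. Ladders, and why a tree alone does not contain them

Fix $\varphi(x,y)$. Let
$$\chi(y_1,y_2):=\neg\exists x\,(\varphi(x,y_1)\wedge\varphi(x,y_2)),$$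
which is symmetric in $y_1,y_2$, and write $b\perp a$ for $\models\chi(b,a)$. It is convenient to carry realizations along with the tree.

**Definition ($\varphi$-tree).** A *$\varphi$-tree* is a family $I=(a_\eta,e_\eta)_{\eta\in\omega^{<\omega}}$ with $|a_\eta|=|y|$, $|e_\eta|=|x|$ and

* (T1) $\varphi(e_\eta,a_\nu)$ whenever $\nu\unlhd\eta$;
* (T2) $a_\eta\perp a_\nu$ whenever $\eta,\nu$ are incomparable.

The $a_\eta$ are the *nodes* and the $e_\eta$ the *witnesses* of $I$. For $\rho\in\omega^{<\omega}$, the family $I^\rho:=(a_{\rho^\frown\eta},e_{\rho^\frown\eta})_\eta$ is again a $\varphi$-tree.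

In $T_\omega$ with $\varphi=(y\unlhd x)$, the family $a_\eta=e_\eta=\eta$ is a $\varphi$-tree.

The natural plan is to get SOP$_3$ from $\varphi$ itself. The parameters will be pairs $m_j=(a_j,b_j)$; the left and right formulas will be "$\varphi(x,b_j)$" and "$\varphi(x,a_j)$". What we need is this.

**Definition ($n$-ladder).** Let $n\ge1$. An *$n$-ladder* is $D=(a_1,\dots,a_n;\,b_1,\dots,b_n;\,e_0,\dots,e_n)$ with

* (L1) $b_i\perp a_j$ for $1\le i\le j\le n$;
* (L2) for $0\le k\le n$: $\varphi(e_k,a_j)$ for $1\le j\le k$, and $\varphi(e_k,b_j)$ for $k<j\le n$.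

The $a_i,b_i$ are the nodes of $D$ and the $e_k$ its witnesses.

**Example.** In $T_\triangle$ with $\varphi(x;y_1y_2)=R(x,y_1)\wedge R(x,y_2)$ there are ladders of every length. Take distinct $p_1,\dots,p_n,q_1,\dots,q_n$ whose only edges are $q_ip_j$ for $i\le j$; this graph is bipartite, so it embeds. Put $a_j=(p_j,p_j)$, $b_j=(q_j,q_j)$. An edge $q_ip_j$ gives $b_i\perp a_j$, which is (L1). The set $\{p_1,\dots,p_k,q_{k+1},\dots,q_n\}$ has no edges, because an edge would be $q_ip_j$ with $j\le k<i$ and $i\le j$; so by Fact 4 it has a common neighbor $e_k$, which is (L2).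

**Lemma 6.** Put
$$\varphi^*(x;y_1y_2)=\varphi(x,y_1)\wedge\chi(y_2,y_1),\qquad \psi^*(x;y_1y_2)=\varphi(x,y_2)\wedge\chi(y_2,y_1).$$
If there is an $n$-ladder for every $n\ge 1$, then $(\varphi^*,\psi^*)$ witnesses SOP$_3$.

*Proof.* We want an infinite ladder. Consider these conditions on a sequence of pairs $m_j=(a_j,b_j)$, $j<\omega$:

* (1) $b_i\perp a_j$ for all $i\le j$;
* (2) for all $k<l$, $\models\exists x\big(\bigwedge_{j\le k}\varphi^*(x,m_j)\wedge\bigwedge_{k<j\le l}\psi^*(x,m_j)\big)$.

A finite part of (1) and (2) concerns only $m_0,\dots,m_{n-1}$ for some $n$. Take an $n$-ladder and shift its indices down by one. Then (1) is (L1). For (2) with $k<l\le n-1$, the witness $e_{k+1}$ satisfies $\varphi(x,a_j)$ for the shifted indices $j\le k$ and $\varphi(x,b_j)$ for $k<j\le n-1$, and the conjuncts $\chi(b_j,a_j)$ hold by (L1). By compactness there is a sequence $(m_j)_{j<\omega}$ with (1) and (2).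

Both conditions pass to subsequences: for $m_{j_0},m_{j_1},\dots$ and $k<l$, apply (2) to $j_k<j_l$ and drop conjuncts. So they are formulas that hold on all increasing subtuples, and by Fact 1 we may take $(m_j)$ indiscernible. Now check SOP$_3$.

(i) $\varphi^*\wedge\psi^*$ implies $\varphi(x,y_1)\wedge\varphi(x,y_2)\wedge\chi(y_2,y_1)$, which is inconsistent.

(ii) This follows from (2) by compactness, letting $l\to\infty$.

(iii) For $i<j$, $\psi^*(x,m_i)\wedge\varphi^*(x,m_j)$ implies $\varphi(x,b_i)\wedge\varphi(x,a_j)$, which is inconsistent because $b_i\perp a_j$. $\square$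

So we look for ladders. A $1$-ladder is in every $\varphi$-tree: take $b_1=a_{\langle0\rangle}$, $a_1=a_{\langle1\rangle}$, $e_0=e_{\langle0\rangle}$, $e_1=e_{\langle1\rangle}$. For longer ladders the obvious attempt is a comb: $a_j$ is the node at $1^j$ (the sequence of $j$ ones) and $b_j$ is the node at $1^{j-1}0$, a tooth. For $i\le j$ the positions $1^{i-1}0$ and $1^j$ are incomparable, so (L1) holds. Condition (L2) asks for a realization above $a_1,\dots,a_k$ and above all of $b_{k+1},\dots,b_n$. The nodes $a_1,\dots,a_k,b_{k+1}$ do lie on one branch. But $b_{k+1}$ and $b_{k+2}$ are two different teeth, they are incomparable, and no $x$ satisfies both. The comb breaks as soon as two $b$'s must be realized together.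

No cleverer choice of positions can help.

**Proposition 7.** In $T_\omega$ with $\varphi(x,y)=(y\unlhd x)$ there is no $2$-ladder.

*Proof.* In models of $T_\omega$, $\unlhd$ is a partial order in which the predecessors of any point are linearly ordered. So two elements have a common upper bound exactly when they are comparable, and $b\perp a$ means that $a,b$ are incomparable. In a $2$-ladder, the witnesses $e_0,e_1,e_2$ make the pairs $\{b_1,b_2\}$, $\{a_1,b_2\}$, $\{a_1,a_2\}$ comparable, and (L1) makes $\{b_1,a_1\}$, $\{b_1,a_2\}$, $\{b_2,a_2\}$ incomparable.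

Suppose $a_1\unlhd b_2$. If $b_1\unlhd b_2$, then $a_1,b_1$ are both predecessors of $b_2$, hence comparable. If $b_2\unlhd b_1$, then $a_1\unlhd b_1$. Both contradict incomparability of $b_1,a_1$. Suppose $b_2\unlhd a_1$. If $a_2\unlhd a_1$, then $a_2,b_2$ are both predecessors of $a_1$, hence comparable. If $a_1\unlhd a_2$, then $b_2\unlhd a_2$. Both contradict incomparability of $b_2,a_2$. $\square$

There is no contradiction with Theorem 5, because $T_\omega$ is covered by Proposition 2. But we learn that the argument must use the *failure* of the easy case. So from now on we assume: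

> **(C)** every formula $\theta(s,t)$ without parameters, with $|s|=|t|$ finite, that has an infinite chain also has a 3-cycle.

By Proposition 2, every NSOP$_3$ theory satisfies (C).

## 3. Bending an indiscernible sequence into a triangle

Condition (C) is about one formula at a time and has no parameters. We upgrade it to complete types over parameters, and to infinite tuples.

**Lemma 8.** Let $T$ satisfy (C); in particular, $T$ may be any NSOP$_3$ theory. Let $(c_i)_{i<\omega}$ be an $A$-indiscernible sequence of (possibly infinite) tuples. Then there are $d_0,d_1,d_2$ with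
$$d_0d_1\equiv_A d_1d_2\equiv_A d_2d_0\equiv_A c_0c_1.$$

*Proof.* Let $p(u,v)=\mathrm{tp}(c_0c_1/A)$. We must realize $p(u_0,u_1)\cup p(u_1,u_2)\cup p(u_2,u_0)$. Suppose it is inconsistent. By compactness, and since $p$ is closed under conjunction, there are a finite tuple $\alpha$ from $A$ and a formula $\theta(u,v;\alpha)\in p$ such that
$$\theta(u_0,u_1;\alpha)\wedge\theta(u_1,u_2;\alpha)\wedge\theta(u_2,u_0;\alpha)$$
is inconsistent. Only finitely many coordinates occur; restrict $u$ and $v$ to one common finite set of coordinates containing them.

The next move removes the parameter $\alpha$ by making it part of the tuples, and writes the absence of 3-cycles into the formula. Put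
$$\theta'(uz,vz'):=(z=z')\wedge\theta(u,v;z)\wedge\neg\exists u_0u_1u_2\big(\theta(u_0,u_1;z)\wedge\theta(u_1,u_2;z)\wedge\theta(u_2,u_0;z)\big).$$
Let $c_i^*=c_i\alpha$, with $c_i$ cut down to the chosen coordinates. For $i<j$, indiscernibility over $A$ gives $\theta(c_i,c_j;\alpha)$, and the last conjunct holds for $z=\alpha$; so $\theta'(c_i^*,c_j^*)$. Thus $\theta'$ has an infinite chain. In a 3-cycle of $\theta'$ the three $z$-parts would be equal, say to $\beta$; the three $u$-parts would form a 3-cycle of $\theta(\cdot,\cdot;\beta)$, while the last conjunct says there is none. So $\theta'$ has no 3-cycle. This contradicts (C). $\square$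

## 4. A ladder of length two, by hand

Assume (C) and let $I=(a_\eta,e_\eta)$ be a $\varphi$-tree. Walk up the spine $1,11,111,\dots$ and alternate: at the even levels cut off a whole subtree, at the odd levels cut off a tooth. For $i<\omega$ put
$$W_i=I^{1^{2i}0},\qquad b^i=a_{1^{2i+1}0},\quad a^i=a_{1^{2i+2}},\quad e^i_0=e_{1^{2i+1}0},\quad e^i_1=e_{1^{2i+2}}.$$
Then $D_i=(a^i;b^i;e^i_0,e^i_1)$ is a $1$-ladder. For $i<j$, every position used in $W_j$ or $D_j$ extends $1^{2j}$, hence extends $1^{2i+2}$. Reading off comparabilities:

* every witness $e$ of $W_j$ or $D_j$ satisfies $\varphi(e,a^i)$, since $a^i$ sits at $1^{2i+2}$;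
* $b^i\perp a$ for every node $a$ of $W_j$, since $b^i$ sits at $1^{2i+1}0$;
* $w\perp a^j$ for every node $w$ of $W_i$, since $w$ sits above $1^{2i}0$.

These are statements about all pairs $(c_i,c_j)$ with $i<j$, where $c_i=(W_i,D_i)$. By Fact 1 (with $A=\emptyset$) make $(c_i)$ indiscernible, keeping the three statements and the fact that each $W_i$ is a $\varphi$-tree and each $D_i$ a $1$-ladder. Lemma 8 gives a triangle $d_0\to d_1\to d_2\to d_0$ with $d_t=(W^t,D^t)$, $D^t=(a^t;b^t;e^t_0,e^t_1)$, in which the three statements hold along each arrow. Now put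
$$a_1=a^0,\quad b_1=b^0,\quad a_2=\text{root node of }W^1,\quad b_2=a^2,\quad e_0=e^0_0,\ e_1=e^0_1,\quad e_2=\text{root witness of }W^1.$$

For (L1): $b_1\perp a_1$ holds inside $D^0$. The arrow $0\to1$ gives $b_1\perp a_2$ (second statement). The arrow $1\to2$ gives $a_2\perp a^2=b_2$ (third statement).

For (L2): inside $D^0$ we have $\varphi(e_0,b_1)$ and $\varphi(e_1,a_1)$. The closing arrow $2\to0$ gives $\varphi(e_0,a^2)$ and $\varphi(e_1,a^2)$, that is, $\varphi(e_0,b_2)$ and $\varphi(e_1,b_2)$ (first statement). The arrow $0\to1$ gives $\varphi(e_2,a_1)$, and $\varphi(e_2,a_2)$ holds inside $W^1$.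

So we have a $2$-ladder. The new tooth $b_2$ is a *spine* node of $d_2$. It lies "below" all of $D^0$ because of the closing arrow, yet it is incompatible with $W^1$ because of the arrow $1\to2$. In an actual tree this cannot happen (Proposition 7).

To reach length three we want to repeat this with $2$-ladders as $D_i$. Two things are missing. First, above each ladder there must be a further tree in which to continue. The construction just made provides one: the subtree $(W^1)^{\langle 0\rangle}$. Second, the new ladder consists of elements of $\mathbb M$ that are not in the tree $I$, so relations between early and late pieces can no longer be read off from positions. The remedy is to remember not positions but the formulas that hold throughout a tree. The next two definitions supply these.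

## 5. Ladders of every length

**Definition (above).** A $\varphi$-tree $J$ is *above* an $n$-ladder $D=(a_j;b_j;e_k)$ if

* (L3) $\varphi(e,a_j)$ for every witness $e$ of $J$ and all $1\le j\le n$;
* (L4) $b_i\perp a$ for every node $a$ of $J$ and all $1\le i\le n$.

**Definition (conforming).** For a $\varphi$-tree $I$ and a small set $A$, let $\Pi^y_A(I)$ be the set of $L(A)$-formulas in $y$ true of all nodes of $I$, and $\Pi^x_A(I)$ the set of $L(A)$-formulas in $x$ true of all witnesses of $I$. A collection of nodes and witnesses (a tree or a ladder) *conforms to $(I,A)$* if all its nodes realize $\Pi^y_A(I)$ and all its witnesses realize $\Pi^x_A(I)$.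

For example, in $T_\omega$ let $I$ be the $\varphi$-tree $a_\eta=e_\eta=\eta$ and $A=\{\langle0\rangle\}$. The formula $\chi(\langle0\rangle,y)$ belongs to $\Pi^y_A(I^{\langle1\rangle})$. Hence every node of anything that conforms to $(I^{\langle1\rangle},A)$, standard or not, is incomparable with $\langle0\rangle$.

Write $\Pi_A$ for both the $x$- and the $y$-version. Three facts are immediate from the definition:

* (3) if a $\varphi$-tree $I'$ conforms to $(I,A)$, then $\Pi_A(I)\subseteq\Pi_A(I')$;
* (4) if $A\subseteq B$, then $\Pi_A(I)\subseteq\Pi_B(I)$;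
* (5) a subtree $I^\rho$ conforms to $(I,A)$, and if $I'$ conforms to $(I,A)$, so does every subtree of $I'$.

**Proposition 9.** Let $T$ satisfy (C); in particular, $T$ may be any NSOP$_3$ theory. For every $n\ge1$ the following holds.

> **P(n):** for every small $A$ and every $\varphi$-tree $I$ there are an $n$-ladder $D$ and a $\varphi$-tree $I^+$ above $D$ such that $D$ and $I^+$ conform to $(I,A)$.

*Proof.* Induction on $n$.

**Base case: P(1).** Here everything is found inside $I=(a_\eta,e_\eta)$. Let $b_1=a_{\langle0\rangle}$, $a_1=a_{\langle1\rangle}$, $e_0=e_{\langle0\rangle}$, $e_1=e_{\langle1\rangle}$, $I^+=I^{\langle1\rangle}$. By (T2), $b_1\perp a_1$; by (T1), $\varphi(e_0,b_1)$ and $\varphi(e_1,a_1)$. Witnesses of $I^+$ sit at positions extending $\langle1\rangle$, so they satisfy $\varphi(x,a_1)$ by (T1). Nodes of $I^+$ sit at positions incomparable with $\langle0\rangle$, so $b_1\perp a$ by (T2). All nodes and witnesses are nodes and witnesses of $I$, so they conform to $(I,A)$.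

Now assume P(n), and let $I$ and $A$ be given. We prove P(n+1) for them.

**Step 1: a nested sequence of trees and $n$-ladders.** The aim is to imitate the walk up the spine from Section 4, with $n$-ladders in place of $1$-ladders. Put $I_0=I$, $A_0=A$. Given $I_i$ and $A_i$, let
$$W_i=I_i^{\langle0\rangle},\qquad I_i'=I_i^{\langle1\rangle},\qquad B_i=A_i\cup W_i,$$
where $A_i\cup W_i$ means that all elements occurring in $W_i$ are added. Apply P(n) to the tree $I_i'$ and the set $B_i$. This gives an $n$-ladder
$$D_i=(a^i_1,\dots,a^i_n;\,b^i_1,\dots,b^i_n;\,e^i_0,\dots,e^i_n)$$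
and a $\varphi$-tree $I_{i+1}$ above $D_i$, both conforming to $(I_i',B_i)$. Put $A_{i+1}=B_i\cup D_i$. So $A_0\subseteq B_0\subseteq A_1\subseteq B_1\subseteq\cdots$.

**Step 2: late pieces conform to early trees.** This replaces the reading off of positions. I claim: for $i\le j$,
$$I_j,\ W_j\text{ and }D_j\text{ conform to }(I_i,A_i).\tag{6}$$
Fix $i$. First we show by induction on $j\ge i$ that $I_j$ conforms to $(I_i,A_i)$. For $j=i$ this is trivial. Suppose it holds for $j$. By (5), $I_j'$ conforms to $(I_i,A_i)$, so by (4) and (3)
$$\Pi_{B_j}(I_j')\supseteq\Pi_{A_i}(I_j')\supseteq\Pi_{A_i}(I_i).\tag{7}$$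
Since $I_{j+1}$ conforms to $(I_j',B_j)$, it realizes the left side, hence the right side: $I_{j+1}$ conforms to $(I_i,A_i)$. This finishes the induction. Given any $j\ge i$, the subtree $W_j$ of $I_j$ conforms to $(I_i,A_i)$ by (5), and $D_j$, which conforms to $(I_j',B_j)$, conforms to $(I_i,A_i)$ by (7).

**Step 3: the relations between the pieces.** The aim is a list of properties of all $c_i$ and of all pairs $(c_i,c_j)$ with $i<j$, where $c_i=(W_i,D_i)$, enumerated by the same index set for all $i$.

* **(F1)** For $i<j$: $\varphi(e,a^i_l)$ for every $l\le n$ and every witness $e$ of $W_j$ or $D_j$. Indeed $I_{i+1}$ is above $D_i$, so by (L3) the formula $\varphi(x,a_l^i)$, whose parameters are in $A_{i+1}$, is in $\Pi^x_{A_{i+1}}(I_{i+1})$. Since $i+1\le j$, (6) says that $W_j$ and $D_j$ conform to $(I_{i+1},A_{i+1})$.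
* **(F2)** For $i<j$: $b^i_l\perp a$ for every $l\le n$ and every node $a$ of $W_j$. Indeed by (L4) the formula $\chi(b^i_l,y)$ is in $\Pi^y_{A_{i+1}}(I_{i+1})$; apply (6) to $i+1\le j$.
* **(F3)** For $i<j$: $w\perp a^j_l$ for every node $w$ of $W_i$ and every $l\le n$. Indeed $w$ sits in $I_i$ at a position extending $\langle0\rangle$, and the nodes of $I_i'$ sit at positions extending $\langle1\rangle$. By (T2) in $I_i$, the formula $\chi(w,y)$ is in $\Pi^y_{B_i}(I_i')$. Since $I_{i+1}$ conforms to $(I_i',B_i)$, by (3) and (4) it is in $\Pi^y_{A_{i+1}}(I_{i+1})$. Apply (6) to $i+1\le j$: the node $a^j_l$ of $D_j$ realizes $\chi(w,y)$.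
* **(F4)** $W_i$ and $D_i$ conform to $(I,A)$. This is (6) with first index $0$.
* **(F5)** $W_i$ is a $\varphi$-tree and $D_i$ is an $n$-ladder.

**Step 4: indiscernibility and the triangle.** Each of (F1)–(F5) says that certain $L(A)$-formulas hold of all $c_i$, or of all pairs $(c_i,c_j)$ with $i<j$. For (F4), the formulas are those of $\Pi^y_A(I)$ and $\Pi^x_A(I)$, applied to each node and each witness. So by Fact 1 we may replace $(c_i)$ by an $A$-indiscernible sequence that still satisfies (F1)–(F5); the trees $I_i$ are no longer needed. Lemma 8 gives $d_0,d_1,d_2$ with $d_0d_1\equiv_Ad_1d_2\equiv_Ad_2d_0\equiv_Ac_0c_1$. Write $d_t=(W^t,D^t)$ with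
$$D^t=(a^t_1,\dots,a^t_n;\,b^t_1,\dots,b^t_n;\,e^t_0,\dots,e^t_n).$$
Then (F1)–(F3) hold with $(i,j)$ replaced by $(0,1)$, by $(1,2)$ and by $(2,0)$. Each $d_t$ has the same type over $A$ as $c_0$, so (F4) and (F5) hold for each $d_t$.

**Step 5: assembling the longer ladder.** Keep $D^0$, and add one rung as in Section 4. Let $w_\emptyset$ and $\varepsilon_\emptyset$ be the root node and the root witness of $W^1$. Put
$$a_j:=a^0_j,\quad b_j:=b^0_j\quad(1\le j\le n),\qquad b_{n+1}:=a^2_1,\qquad a_{n+1}:=w_\emptyset,$$
$$e_k:=e^0_k\quad(0\le k\le n),\qquad e_{n+1}:=\varepsilon_\emptyset,\qquad I^+:=(W^1)^{\langle0\rangle}.$$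
We check every requirement of P(n+1).

*(L1).* For $i\le j\le n$ it is (L1) for $D^0$. For $i\le n$ and $j=n+1$ we need $b^0_i\perp w_\emptyset$: this is (F2) for $(0,1)$. For $i=j=n+1$ we need $a^2_1\perp w_\emptyset$: this is (F3) for $(1,2)$ and the symmetry of $\perp$.

*(L2).* Let $k\le n$. The statements $\varphi(e^0_k,a_j)$ for $j\le k$ and $\varphi(e^0_k,b_j)$ for $k<j\le n$ are (L2) for $D^0$. The remaining one is $\varphi(e^0_k,b_{n+1})$, that is, $\varphi(e^0_k,a^2_1)$; since $e^0_k$ is a witness of $D^0$, this is (F1) for $(2,0)$. Let $k=n+1$. Then $\varphi(\varepsilon_\emptyset,a^0_j)$ for $j\le n$ is (F1) for $(0,1)$, since $\varepsilon_\emptyset$ is a witness of $W^1$, and $\varphi(\varepsilon_\emptyset,w_\emptyset)$ is (T1) in $W^1$.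

*(L3).* Let $e$ be a witness of $I^+$; it is a witness of $W^1$. So $\varphi(e,a^0_j)$ for $j\le n$ by (F1) for $(0,1)$, and $\varphi(e,w_\emptyset)$ by (T1) in $W^1$, because every position extends the root.

*(L4).* Let $a$ be a node of $I^+$; it is a node of $W^1$. So $b^0_i\perp a$ for $i\le n$ by (F2) for $(0,1)$, and $a^2_1\perp a$ by (F3) for $(1,2)$.

*Conformity.* The nodes and witnesses of the new ladder and of $I^+$ are nodes and witnesses, respectively, of $D^0$, $W^1$ and $D^2$. By (F4) for $d_0,d_1,d_2$ they conform to $(I,A)$.

So P(n+1) holds for $I$ and $A$. $\square$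

## 6. Proof of Theorem 5, and a local dichotomy

*Proof of Theorem 5.* Let $\varphi$ and $(a_\eta)$ witness TP$_1$, and suppose that $T$ is NSOP$_3$. For each $\eta$ choose $e_\eta$ realizing $\{\varphi(x,a_\nu):\nu\unlhd\eta\}$, which is consistent by TP$_1$(i). Then (T1) holds by choice and (T2) is TP$_1$(ii), so $(a_\eta,e_\eta)_\eta$ is a $\varphi$-tree. By Proposition 9, with $A=\emptyset$, there is an $n$-ladder for every $n\ge 1$. By Lemma 6, $T$ has SOP$_3$, a contradiction. $\square$

The argument says more about the given formula.

**Theorem 10 (local dichotomy).** Let $T$ be any complete theory and let $\varphi(x,y)$ have TP$_1$ in $T$. Then at least one of the following holds: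

* (a) the explicit pair $(\varphi^*,\psi^*)$ of Lemma 6 witnesses SOP$_3$;
* (b) there is a formula $\theta'(s,t)$, with $|s|=|t|$ finite, having an infinite chain and no 3-cycle.

Each of (a), (b) implies SOP$_3$.

*Proof.* If (b) fails, then (C) holds. Proposition 9 used only (C), through Lemma 8. So, starting from the $\varphi$-tree in the proof of Theorem 5, there are $n$-ladders for all $n$, and Lemma 6 gives (a). Clearly (a) implies SOP$_3$; that (b) implies SOP$_3$ is Proposition 2. $\square$

The alternatives do not exclude each other: by Remark 3, whenever (a) holds, some formula as in (b) exists too. The point of (a) is that its formulas are written down explicitly from $\varphi$. One cannot always have that.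

**Proposition 11 (alternative (b) cannot be dropped).** In $T_\omega$, the formula $\varphi(x,y)=(y\unlhd x)$ has TP$_1$, but (a) fails for it.

*Proof.* TP$_1$ was seen in Section 1, with $a_\eta=\eta$. Suppose (a) held, with an indiscernible sequence $m_j=(a_j,b_j)$. We extract a $2$-ladder from $m_1,m_2$. For $k=0,1,2$ let $e_k$ realize the set in SOP$_3$(ii). Then $e_0$ satisfies $\psi^*(x,m_1)$ and $\psi^*(x,m_2)$, $e_1$ satisfies $\varphi^*(x,m_1)$ and $\psi^*(x,m_2)$, and $e_2$ satisfies $\varphi^*(x,m_1)$ and $\varphi^*(x,m_2)$. This contains (L2). The conjunct $\chi(y_2,y_1)$ gives $b_1\perp a_1$ and $b_2\perp a_2$. By SOP$_3$(iii), $\psi^*(x,m_1)\wedge\varphi^*(x,m_2)$ is inconsistent; its conjuncts $\chi(b_1,a_1)$ and $\chi(b_2,a_2)$ are true, so $\varphi(x,b_1)\wedge\varphi(x,a_2)$ is inconsistent, that is, $b_1\perp a_2$. So (L1) holds and we have a $2$-ladder, against Proposition 7. $\square$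

## 7. No 4-cycles: the generic triangle-free graph

Recall that $T$ has SOP$_4$ if some $\theta(s,t)$ has an infinite chain and no 4-cycle. In Theorem 5, SOP$_3$ cannot be improved to SOP$_4$.

**Theorem 12.** The theory $T_\triangle$ of the generic triangle-free graph has TP$_1$ but not SOP$_4$.

*Proof.* TP$_1$ was verified in Section 1. For the failure of SOP$_4$, let $\theta$ have an infinite chain. We must find a 4-cycle of $\theta$.

**Step 1: normalize the chain.** By Fact 1 let the chain $(c_i)$ be an indiscernible sequence of finite tuples. Whether two coordinates of $c_i$ are equal does not depend on $i$. Keep one coordinate from each class of equal ones, and substitute accordingly in $\theta$; a 4-cycle of the resulting formula gives a 4-cycle of $\theta$. So we may assume that no $c_i$ has repeated coordinates.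

Write $c_i^u$ for the $u$-th coordinate. Suppose $c_0^u=c_1^v$. By indiscernibility $c_0^u=c_2^v$, so $c_1^v=c_2^v$, and by indiscernibility the coordinate $v$ is constant along the sequence. Then $c_0^u=c_1^v=c_0^v$, so $u=v$. Hence the $c_i$ share a constant part, with vertex set $K$, and their nonconstant parts are pairwise disjoint and disjoint from $K$.

**Step 2: build a finite graph.** We arrange four copies of the nonconstant part in a circle. Let $N$ be the set of nonconstant coordinates. The vertex set is $K\cup\{(i,u):i\in\mathbb Z/4,\ u\in N\}$, and $d_i$ denotes the $i$-th copy $\{(i,u):u\in N\}$. The edges are: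

* on $K$, the edges of $\mathbb M$;
* between $\kappa\in K$ and $(i,u)$, an edge if and only if $R(\kappa,c_0^u)$;
* between $(i,u)$ and $(i,v)$, an edge if and only if $R(c_0^u,c_0^v)$;
* between $(i,u)$ and $(i+1,v)$, an edge if and only if $R(c_0^u,c_1^v)$;
* no edges between $d_0$ and $d_2$, nor between $d_1$ and $d_3$.

By indiscernibility the second and third clauses would be the same with $c_1$ in place of $c_0$. So for each $i$ the map that fixes $K$ and sends $(i,u)\mapsto c_0^u$, $(i+1,v)\mapsto c_1^v$ is an isomorphism from the graph on $K\cup d_i\cup d_{i+1}$ onto the graph on the vertices of $c_0$ and $c_1$. It is injective by Step 1.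

**Step 3: there is no triangle.** A triangle cannot meet two opposite copies, since there are no edges between them. Any three of the four copies contain an opposite pair, so the triangle meets at most two copies, and these are adjacent in the circle. So it lies in some $K\cup d_i\cup d_{i+1}$, which is isomorphic to a subgraph of $\mathbb M$ and is triangle-free.

**Step 4: embed.** The graph is finite and triangle-free, so it embeds in $\mathbb M$. Let $d_i^*$ be the tuple formed from the images of $K$ and $d_i$, in the order of the coordinates of $c_0$. By Step 2, $d_i^*d_{i+1}^*$ has the same quantifier-free type as $c_0c_1$ for every $i\in\mathbb Z/4$, so by quantifier elimination it has the same type. Hence $\theta(d_i^*,d_{i+1}^*)$ holds for all $i\in\mathbb Z/4$, a 4-cycle. $\square$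

So for complete theories SOP$_1\Leftrightarrow$ SOP$_2\Leftrightarrow$ TP$_1\Leftrightarrow$ SOP$_3$, where the first two equivalences and the direction SOP$_3\Rightarrow$ TP$_1$ are quoted and the direction TP$_1\Rightarrow$ SOP$_3$ is Theorem 5, while $T_\triangle$ shows that TP$_1$ does not imply SOP$_4$.
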